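# Torsion-free groups that their reduced $C^*$-algebras do not distinguish

All groups are discrete. Inner products are linear in the first variable. We write $A_{sa}$ for the self-adjoint elements of a $C^*$-algebra $A$, and $U(A)$ for its unitary group.

## 1. Reduced group $C^*$-algebras, traces and expectations

**Definition (reduced group $C^*$-algebra).** Let $\Gamma$ be a group. For $g\in\Gamma$ let $\lambda_g$ be the unitary on $\ell^2\Gamma$ with $\lambda_g\delta_x=\delta_{gx}$. Then $C^*_r(\Gamma)$ is the norm closure in $B(\ell^2\Gamma)$ of the linear span of $\{\lambda_g:g\in\Gamma\}$. This span is a copy of the group algebra $\mathbb C[\Gamma]$. We often write $g$ for $\lambda_g$.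

*Example.* For $\Gamma=\mathbb Z^k$ the Fourier transform identifies $C^*_r(\mathbb Z^k)$ with $C(\mathbb T^k)$, and $\lambda_g$ becomes the monomial $z^g$. For a finite group, $C_r^*(\Gamma)=\mathbb C[\Gamma]$.

**Definition (canonical trace, Fourier coefficients).** The canonical trace is $\tau(a)=\langle a\delta_1,\delta_1\rangle$, so $\tau(\lambda_g)=0$ for $g\ne1$ and $\tau(1)=1$. The Fourier coefficients of $a$ are $\hat a(g)=\tau(a\lambda_g^*)$.

The identity $\tau(ab)=\tau(ba)$ holds on group elements, hence everywhere. Therefore $\hat a(g)=\tau(\lambda_g^*a)=\langle a\delta_1,\delta_g\rangle$, that is, $a\delta_1=\sum_g\hat a(g)\delta_g$. In particular $\hat a\in\ell^2\Gamma$. The trace is faithful: if $\tau(a^*a)=\|a\delta_1\|^2=0$, then $a$ kills $\delta_1$. Since $a$ commutes with right translations, it kills every $\delta_g$, so $a=0$. Consequently $\hat a=0$ implies $a=0$.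

*Example.* For $\mathbb Z$, $\tau$ is integration over $\mathbb T$ and $\hat a$ is the usual sequence of Fourier coefficients.

**Definition (conditional expectation $E_K$).** Let $K\le L$ be groups. Under left multiplication by $K$, $\ell^2L$ is the direct sum of the spaces $\ell^2(Kx)$, each of which is a copy of $\ell^2K$. So the closed span of $\{\lambda_k:k\in K\}$ in $C_r^*(L)$ is $C_r^*(K)$. Let $E_K(a)$ be the compression of $a\in C_r^*(L)$ to $\ell^2K$.

If $g\notin K$ then $gK\cap K=\emptyset$, so $E_K(\lambda_g)=0$; and $E_K(\lambda_k)=\lambda_k$ for $k\in K$. Thus $E_K$ is a contraction $C_r^*(L)\to C^*_r(K)$ extending the restriction map $\mathbb C[L]\to\mathbb C[K]$. By checking on group elements and passing to limits, $\tau\circ E_K=\tau$ and $E_K(bac)=bE_K(a)c$ for $b,c\in C_r^*(K)$. Since $\tau(E_K(a)\lambda_k^*)=\tau(a\lambda_k^*)$ for $k\in K$, the Fourier coefficients of $E_K(a)$ are those of $a$ on $K$. Hence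
$$E_K(a)=0\iff \tau(a\lambda_k^*)=0\ \text{ for all }k\in K.\tag{1}$$

*Example.* For $2\mathbb Z\le\mathbb Z$, $E_{2\mathbb Z}$ sends a function $a(z)$ on $\mathbb T$ to its even part $\frac12(a(z)+a(-z))$.

We shall recognize reduced group $C^*$-algebras by the following lemma.

**Lemma 1.** Let $D$ be a unital $C^*$-algebra with a faithful tracial state $\tau$, let $L$ be a group, and let $\Phi:L\to U(D)$ be a homomorphism with $\tau(\Phi(x))=0$ for all $x\neq1$. Then $\Phi$ extends to a trace-preserving isomorphism from $C_r^*(L)$ onto the $C^*$-subalgebra $B$ generated by $\Phi(L)$.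

*Proof.* Let $L^2(B,\tau)$ be the GNS space of $(B,\tau)$, with $\hat b$ the vector of $b$. The GNS representation is faithful: if $b$ acts as zero, then $\tau(b^*b)=\|\hat b\|^2=0$ and $b=0$. The vectors $\widehat{\Phi(x)}$ satisfy $\langle\widehat{\Phi(x)},\widehat{\Phi(y)}\rangle=\tau(\Phi(y^{-1}x))$, which is $1$ if $x=y$ and $0$ otherwise. Their span is dense, because the span of $\Phi(L)$ is dense in $B$. So $\delta_x\mapsto\widehat{\Phi(x)}$ is a unitary $\ell^2L\to L^2(B,\tau)$. It intertwines $\lambda_x$ with the action of $\Phi(x)$. Hence $\|\Phi(a)\|=\|a\|_{C_r^*(L)}$ for $a\in\mathbb C[L]$. The isometric extension to $C_r^*(L)$ has closed range containing $\Phi(\mathbb C[L])$, so its range is $B$. It preserves the trace on $\mathbb C[L]$, hence everywhere. $\square$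

## 2. Equivalence of projections and stable rank one

**Definition (Murray–von Neumann equivalence).** Projections $p,q$ in a $C^*$-algebra $A$ are equivalent, $p\sim q$, if there is $v\in A$ with $v^*v=p$ and $vv^*=q$. Then $v=vp=qv$. The relation is transitive: if $v^*v=p$, $vv^*=q=m^*m$ and $mm^*=r$, then $(mv)^*(mv)=v^*qv=p$ and $(mv)(mv)^*=mqm^*=r$.

*Example.* In $M_n(\mathbb C)$, two projections are equivalent exactly when they have the same rank.

**Definition (stable rank one).** A unital $C^*$-algebra has stable rank one if its invertible elements are dense.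

*Example.* $M_n(\mathbb C)$ has stable rank one, since $a+\varepsilon1$ is invertible for all small $\varepsilon>0$. On the other hand $B(\ell^2\mathbb N)$ does not. Lemma 2 below shows this: the unilateral shift $x$ has $x^*x=1$ and $xx^*=1-e_0$ with $e_0$ the projection onto the first basis vector, and the lemma would give $0\sim e_0$, which is false.

**Lemma 2.** Let $A$ be a unital $C^*$-algebra of stable rank one, and let $x\in A$ with $x^*x=P$ and $xx^*=Q$ projections. Then $1-P\sim1-Q$.

*Proof.* The plan is to approximate $x$ by an invertible $a$, and to cut out the block of $a$ that maps the complement of $P$ to the complement of $Q$.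

**Blocks.** Choose an invertible $a\in A$ with $\|a-x\|<1$, and put
$$a_{11}=QaP,\quad a_{12}=Qa(1-P),\quad a_{21}=(1-Q)aP,\quad a_{22}=(1-Q)a(1-P),$$
so that $a$ is their sum.

**The block $a_{11}$ is invertible.** We have $x^*aP\in PAP$ and $x^*aP-P=x^*(a-x)P$ has norm less than $1$. So $x^*aP$ is invertible in $PAP$; let $k\in PAP$ be its inverse. Then $a_{11}=xx^*aP=x(x^*aP)$. With $b=kx^*\in PAQ$ we get $a_{11}b=xPx^*=Q$ and $ba_{11}=kP(x^*aP)=P$.

**The Schur complement is invertible.** Let $d=a_{22}-a_{21}ba_{12}\in(1-Q)A(1-P)$. The elements $a_{21}b\in(1-Q)AQ$ and $ba_{12}\in PA(1-P)$ have square zero, so $1-a_{21}b$ and $1-ba_{12}$ are invertible. Since $ba_{21}=ba_{22}=0$ and $ba_{11}=P$,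
$$(1-a_{21}b)\,a=a_{11}+a_{12}+a_{21}+a_{22}-a_{21}-a_{21}ba_{12}=a_{11}+a_{12}+d.$$
Since $a_{12}b=db=0$ and $a_{11}ba_{12}=Qa_{12}=a_{12}$,
$$(a_{11}+a_{12}+d)(1-ba_{12})=a_{11}+d.$$
So $a_{11}+d$ is invertible in $A$; let $c$ be its inverse and $d'=(1-P)c(1-Q)$. Compressing $c(a_{11}+d)=1$ by $1-P$ gives $d'd=1-P$. Compressing $(a_{11}+d)c=1$ by $1-Q$ gives $dd'=1-Q$.

**Polar decomposition.** The element $d^*d$ is invertible in $(1-P)A(1-P)$, with inverse $d'd'^*$. Put $u=d(d^*d)^{-1/2}$, the root being taken in that corner. Then $u^*u=1-P$. The element $u^{-1}:=(d^*d)^{1/2}d'\in(1-P)A(1-Q)$ satisfies $uu^{-1}=dd'=1-Q$. Therefore $u^*=u^*(1-Q)=u^*uu^{-1}=u^{-1}$ and $uu^*=1-Q$. $\square$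

We use one theorem about stable rank as a black box.

**(DHR)** (Dykema–Haagerup–Rørdam, *The stable rank of some free product C\*-algebras*, Duke Math. J. 90 (1997).) If $|G_1|\ge2$ and $|G_2|\ge3$, then $C_r^*(G_1*G_2)$ has stable rank one.

## 3. HNN extensions, trees and property FA

**Definition (HNN extension).** Let $\theta:K\to K'$ be an isomorphism between subgroups of a group $H$. The HNN extension is $\langle H,t\mid tkt^{-1}=\theta(k),\ k\in K\rangle$. The group $H$ embeds in it. A word $h_0t^{\varepsilon_1}h_1\cdots t^{\varepsilon_k}h_k$ with $h_i\in H$, $\varepsilon_i=\pm1$, is *reduced* if it has no subword $tht^{-1}$ with $h\in K$ and no subword $t^{-1}ht$ with $h\in K'$. Every element is represented by a reduced word, and Britton's lemma says that a reduced word with $k\ge1$ is not trivial.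

*Example.* Take $H=\langle a\rangle\cong\mathbb Z$, $K=H$, $\theta(a)=a^2$. The extension is $\langle a,t\mid tat^{-1}=a^2\rangle$. The word $t^{-1}at$ is reduced because $a\notin\langle a^2\rangle$, so it is not trivial.

**Definition (Bass–Serre tree).** We use standard Bass–Serre theory (Serre, *Trees*). If $G$ is the fundamental group of a connected graph of groups, then $G$ acts without inversions on a tree whose quotient is the given graph. The vertex stabilizers are the conjugates of the vertex groups, and the edge stabilizers are the conjugates of the edge groups. For an HNN extension of $H$ over $K$ the graph has one vertex (group $H$) and one loop (group $K$). A free product $*_nX_n$ is obtained from a star: trivial group at the center, the $X_n$ at the leaves, trivial edge groups.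

*Example.* For the infinite dihedral group $\mathbb Z/2*\mathbb Z/2$, with the graph consisting of one edge with trivial group joining two vertices with groups $\mathbb Z/2$, the tree is a line, and each vertex stabilizer is generated by the reflection in that vertex.

A finite group acting on a tree without inversions fixes a vertex. Indeed, an orbit spans a finite invariant subtree. Delete all its leaves as long as more than one edge remains; what is left at the end is an invariant vertex or an invariant edge, and in the second case both ends are fixed because there are no inversions. So every element of finite order in the fundamental group of a graph of groups is conjugate into a vertex group. In particular, HNN extensions and free products of torsion-free groups are torsion-free.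

**Definition (FA).** A group has FA if each of its actions on a tree without inversions fixes a vertex.

*Example.* Finite groups have FA, as just seen. The group $\mathbb Z$ does not: it translates a line. An FA subgroup of an HNN extension of $H$ is conjugate into $H$, and an FA subgroup of a nontrivial free product $*_nX_n$ is conjugate into some $X_n$. Both statements follow by letting it act on the Bass–Serre tree.

**Definition (property (T)).** A group $M$ has (T) if there are a finite $F\subset M$ and $\varepsilon>0$ such that every unitary representation $U$ with a unit vector $\xi$ satisfying $\|U(g)\xi-\xi\|<\varepsilon$ for $g\in F$ has a nonzero invariant vector.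

*Example.* A finite group has (T): take $F=M$ and $\varepsilon=1$; the average of the $U(g)\xi$ is invariant and at distance less than $1$ from $\xi$.

We use (T) only as a source of FA. Kazhdan: $SL_n(\mathbb Z)$ has (T) for $n\ge3$, and (T) passes to finite-index subgroups. Watatani (1982): (T) implies FA. We also use a theorem of Minkowski: $\ker(SL_n(\mathbb Z)\to SL_n(\mathbb Z/3))$ is torsion-free.

**Definition (type F, cohomological dimension).** A group is of type F if it has a finite complex as $K(\pi,1)$, that is, a finite classifying space. Its cohomological dimension $\mathrm{cd}$ is the supremum of the $n$ for which some coefficient module has nonzero $n$-th cohomology. By Shapiro's lemma, $\mathrm{cd}$ does not increase when one passes to a subgroup.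

*Example.* $\mathbb Z^n$ is of type F, with the $n$-torus as $K(\pi,1)$, and $\mathrm{cd}\,\mathbb Z^n=n$. By Borel–Serre, torsion-free finite-index subgroups of $SL_n(\mathbb Z)$ are of type F with $\mathrm{cd}=n(n-1)/2$.

## 4. Does $C_r^*(\Gamma)$ determine a torsion-free group $\Gamma$?

The algebra $C_r^*(\Gamma)$ cannot determine $\Gamma$ without a condition on torsion: both $\mathbb Z/4$ and $\mathbb Z/2\times\mathbb Z/2$ have $C_r^*\cong\mathbb C^4$. So the question is posed for torsion-free groups.

*Let $\Gamma$ and $\Lambda$ be torsion-free groups such that $C_r^*(\Gamma)\cong C_r^*(\Lambda)$ as $C^*$-algebras. Does it follow that $\Gamma\cong\Lambda$?*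

It is stated in "Open problems in operator algebras", https://math.vanderbilt.edu/peters10/problems.html.

**The abelian case, by hand.** Suppose $\Gamma$ is torsion-free abelian, $\Lambda$ is torsion-free and $C_r^*(\Gamma)\cong C_r^*(\Lambda)$. Then $\Lambda$ is abelian, since the algebra is commutative. We show that a torsion-free abelian group $A$ is recovered as $U(C_r^*(A))$ modulo its identity component, via $g\mapsto[\lambda_g]$; this gives $\Gamma\cong\Lambda$. In a commutative $C^*$-algebra $C(X)$ the identity component consists of the unitaries $\exp(ih)$ with $h$ real, and a unitary at distance less than $2$ from $1$ is of this form.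

For $A=\mathbb Z^k$ the algebra is $C(\mathbb T^k)$. A continuous $u:\mathbb T^k\to\mathbb T$ has a winding number along each coordinate circle. Dividing by the monomial with the same winding numbers leaves a map that lifts to $\mathbb R$, i.e. an exponential. Distinct monomials have distinct winding numbers. So the map is bijective.

For general $A$, let $u\in C_r^*(A)$ be unitary. Choose a finitely generated $F\le A$ and $b\in\mathbb C[F]$ with $\|u-b\|<1/2$. Regarded as a function, $|b|$ takes values in $[1/2,3/2]$, so $w=b|b|^{-1}$ is a unitary in $C_r^*(F)$ with $\|u-w\|<1$. Hence $[u]=[w]$, and $[w]=[\lambda_g]$ for some $g\in F\cong\mathbb Z^k$. For injectivity, let $\lambda_g=\exp(ih)$ with $h\in C_r^*(A)_{sa}$. Choose a finitely generated $F\ni g$ and $h_F\in\mathbb C[F]_{sa}$ with $\|h-h_F\|<1$. Then $\|\lambda_g\exp(-ih_F)-1\|\le\|h-h_F\|<1$, so $\lambda_g\exp(-ih_F)$ is an exponential in $C_r^*(F)$. Thus $\lambda_g$ is in the identity component for $F\cong\mathbb Z^k$, and $g$ is trivial.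

So among torsion-free abelian groups the answer is yes. In general the answer is no, and these notes prove the following.

**Theorem 1.** There exist non-isomorphic torsion-free groups $\Gamma,\Lambda$ and a $*$-isomorphism $C_r^*(\Lambda)\to C_r^*(\Gamma)$ preserving the canonical traces.

The groups can be taken finitely presented, even with finite classifying space.

**Theorem 2.**
(i) For every $k$ there are $2^k$ pairwise non-isomorphic torsion-free groups of type F (finite $K(\pi,1)$) whose reduced $C^*$-algebras are all isomorphic.
(ii) There are $2^{\aleph_0}$ pairwise non-isomorphic countable torsion-free groups whose reduced $C^*$-algebras are all isomorphic. This cardinality is optimal for separable $C_r^*$.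

## 5. Absorbing a unitary into the stable letter

Here is the mechanism that will produce isomorphic algebras. In an HNN extension, the stable letter implements an isomorphism $\theta$ of subgroups. If a unitary of $C_r^*(H)$ already implements $\theta$, we can multiply the stable letter by it, and $\theta$ disappears.

**Proposition 3.** Let $H$ be a group, $\theta:K\to K'$ an isomorphism between subgroups of $H$, and $f\in C_r^*(H)$ a unitary with
$$f\lambda_kf^*=\lambda_{\theta(k)}\qquad(k\in K).\tag{2}$$
Let $\Gamma=\langle H,t\mid tkt^{-1}=k,\ k\in K\rangle$ and $\Lambda=\langle H,t\mid tkt^{-1}=\theta(k),\ k\in K\rangle$. Then there is a trace-preserving $*$-isomorphism $C_r^*(\Lambda)\to C_r^*(\Gamma)$ with $\lambda_h\mapsto\lambda_h$ for $h\in H$ and $\lambda_t\mapsto f\lambda_t$.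

*Proof.*

**Step 1: the homomorphism.** In $C_r^*(\Gamma)$ put $u=f\lambda_t$. For $k\in K$, $u\lambda_ku^*=f\lambda_{tkt^{-1}}f^*=f\lambda_kf^*=\lambda_{\theta(k)}$. So there is a homomorphism $\Phi:\Lambda\to U(C_r^*(\Gamma))$ with $\Phi(h)=\lambda_h$ and $\Phi(t)=u$.

**Step 2: its trace vanishes off $1$.** We show $\tau(\Phi(x))=0$ for $1\ne x\in\Lambda$. This is clear for $x\in H$. Otherwise write $x=h_0t^{\varepsilon_1}h_1\cdots t^{\varepsilon_k}h_k$ with $k\ge1$, reduced in $\Lambda$. Substituting $u=f\lambda_t$ and $u^{-1}=\lambda_t^{-1}f^*$ gives
$$\Phi(x)=a_0\lambda_t^{\varepsilon_1}a_1\cdots\lambda_t^{\varepsilon_k}a_k,\qquad a_i\in C_r^*(H).$$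
For $1\le i<k$, $a_i$ is $\lambda_{h_i}$ multiplied on the left by $f^*$ if $\varepsilon_i=-1$, and on the right by $f$ if $\varepsilon_{i+1}=1$. We claim
$$E_K(a_i)=0\quad\text{whenever }1\le i<k\text{ and }\varepsilon_i=-\varepsilon_{i+1}.\tag{3}$$
If $(\varepsilon_i,\varepsilon_{i+1})=(1,-1)$, then $a_i=\lambda_{h_i}$, and $h_i\notin K$ because the word is reduced. If $(\varepsilon_i,\varepsilon_{i+1})=(-1,1)$, then $a_i=f^*\lambda_{h_i}f$ with $h_i\notin K'$. For $k\in K$, by the trace property and (2),
$$\tau(f^*\lambda_{h_i}f\lambda_k^*)=\tau(\lambda_{h_i}f\lambda_k^*f^*)=\tau(\lambda_{h_i}\lambda_{\theta(k)}^*)=0,$$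
because $h_i\ne\theta(k)$. By (1), $E_K(a_i)=0$.

Now approximate each $a_i$ in norm by elements $b_i\in\mathbb C[H]$. Where (3) applies, replace $b_i$ by $b_i-E_K(b_i)$. This element of $\mathbb C[H]$ is supported off $K$, and it is still close to $a_i$, because $E_K$ is contractive and $E_K(a_i)=0$: if $\|a_i-b_i\|<\delta$, then $\|a_i-(b_i-E_K(b_i))\|<2\delta$. The product $b_0\lambda_t^{\varepsilon_1}b_1\cdots\lambda_t^{\varepsilon_k}b_k$ is a linear combination of words in $\Gamma$ with $k\ge1$ letters $t^{\pm1}$. They are reduced in $\Gamma$, since in $\Gamma$ both kinds of forbidden subwords have their middle letter in $K$. By Britton's lemma they are nontrivial, so the product has trace $0$. In the limit, $\tau(\Phi(x))=0$.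

**Step 3: the image is everything.** By Lemma 1, $\Phi$ extends to a trace-preserving isomorphism of $C_r^*(\Lambda)$ onto the $C^*$-algebra $B$ generated by $\Phi(\Lambda)$. Now $B$ contains $C_r^*(H)$, hence $f$, and it contains $u$, hence $\lambda_t=f^*u$. So $B=C_r^*(\Gamma)$. $\square$

The proposition is useless if $\theta$ is conjugation by some $x\in H$. In that case $f=\lambda_x$ works, but $t\mapsto xt$ defines an isomorphism $\Lambda\to\Gamma$ that is the identity on $H$. So we look for subgroups of a torsion-free group that are *unitarily* conjugate in the sense of (2) but not conjugate in the group.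

## 6. Unitary conjugacy forces virtual conjugacy

The first try is to let $K=\langle a\rangle$ and $K'=\langle b\rangle$ be infinite cyclic, for instance with $a,b$ free generators of a free group $H$, and to look for a unitary $f$ with $f\lambda_af^*=\lambda_b$. It fails, and the reason is instructive.

**Lemma 4.** Let $\theta:K\to K'$ be an isomorphism between subgroups of $H$ and let $0\ne f\in C_r^*(H)$ satisfy $f\lambda_k=\lambda_{\theta(k)}f$ for $k\in K$. Then there are $x\in H$ and a finite-index subgroup $K_0\le K$ with $\theta(k)=xkx^{-1}$ for $k\in K_0$.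

*Proof.* Since $f=\lambda_{\theta(k)}f\lambda_k^*$, comparing Fourier coefficients gives $\hat f(\theta(k)xk^{-1})=\hat f(x)$ for all $x\in H$. So $\hat f$ is constant on the orbits of the action $k\cdot x=\theta(k)xk^{-1}$ of $K$ on $H$. As $\hat f\in\ell^2H$, it vanishes on infinite orbits. Since $f\ne0$, there is $x$ with a finite orbit. Its stabilizer $K_0=\{k:\theta(k)=xkx^{-1}\}$ has finite index in $K$. $\square$

For cyclic $K$ in a free group we would get $xa^mx^{-1}=b^m$ for some $m\ge1$. Roots are unique in free groups, so $xax^{-1}=b$: there $a$ and $b$ are conjugate in $H$ after all.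

The lemma also says where to look. On a finite-index subgroup, $\theta$ must be a conjugation. So the discrepancy between $\theta$ and conjugations must be carried by something finite, although $H$ itself has no finite subgroups. We therefore proceed in two stages. First we find a group $G$ with torsion containing finite subgroups $S,S'$ that are unitarily conjugate but not conjugate. Then we remove the torsion by a fiber product. For the second stage the implementing unitary must come from a torsion-free part of $G$.

## 7. Two copies of $S_3$, conjugate element by element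

For finite $S$ a cyclic group of prime order does not offer much to work with. Its only proper subgroup is trivial, so gluing two copies along proper subgroups gives nothing beyond their free product. For order $2$, without any further generator, this is $D=\langle s\rangle*\langle s'\rangle$, the infinite dihedral group. Here the projections $\frac{1+s}2$ and $\frac{1+s'}2$ are not even equivalent in $C_r^*(D)$. Indeed $D$ is amenable, so the character $s\mapsto1$, $s'\mapsto-1$ extends to $C_r^*(D)$; it sends the first projection to $1$ and the second to $0$. We take instead the symmetric group on three letters, which has proper subgroups of orders $2$ and $3$, and we glue along both.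

**Construction of $G$.** Let $S$ be the symmetric group on three letters, $r\in S$ of order $3$, $s\in S$ of order $2$, and let $S'=\{g':g\in S\}$ be a second copy. Put
$$G=\langle S,S',y,z\mid r=r',\ ysy^{-1}=s'\rangle=G_0*\langle z\rangle,$$
where $G_0$ is the HNN extension of $S*_{\langle r\rangle=\langle r'\rangle}S'$ with stable letter $y$ conjugating $\langle s\rangle$ to $\langle s'\rangle$. The free letter $z$ is there only to make (DHR) applicable: since $|\langle z\rangle|\ge2$ and $|G_0|\ge3$, $C_r^*(G)$ has stable rank one.

Every element of $S$ is conjugate in $S$ to $1$, $r$ or $s$. So each $g'$ is conjugate in $G$ to $g$. In every finite-dimensional representation of $G$ the restrictions to $S$ and $S'$ thus have the same character and are isomorphic as representations of the symmetric group. This makes unitary conjugacy plausible. The whole subgroups, however, are not conjugate, as we now show.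

**Step 1: the retraction $\pi$ and the group $N$.** Define $\pi:G\to S$ by $\pi(g)=\pi(g')=g$ for $g\in S$ and $\pi(y)=\pi(z)=1$. The relations are respected, since they become $r=r$ and $s=s$. Let $N=\ker\pi$. As $\pi$ is the identity on $S$, we have $G=N\rtimes S$.

**Step 2: the tree $Y$.** $G$ is the fundamental group of the graph of groups with vertices $v$ (group $S$) and $v'$ (group $S'$), two edges joining them (groups $\langle r\rangle$ and $\langle s\rangle$), and a loop at $v$ with trivial group. The first edge gives the amalgam, the second contributes $y$, the loop contributes $z$. Let $Y$ be its Bass–Serre tree, and write $v,v'$ also for vertices of $Y$ with stabilizers exactly $S$ and $S'$.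

**Step 3: $N$ is torsion-free.** An element of finite order in $G$ is conjugate into $S$ or $S'$, where $\pi$ is injective. If it lies in $N$, it is trivial. (By the same token $N$ acts freely on the vertices of $Y$, so $N$ is even a free group; we do not need this.)

**Step 4: no conjugate of $S'$ lies in $S$, and no conjugate of $S$ lies in $S'$.** If $gS'g^{-1}\subset S$ or $g^{-1}Sg\subset S'$, then $gS'g^{-1}=S$, since both groups have order $6$. Hence $S$ fixes $gv'$. It also fixes $v$, so it fixes the path from $v$ to $gv'$. All edge stabilizers have order at most $3$, so $S$ fixes no edge, and $gv'=v$. This is impossible because $v$ and $v'$ lie in different $G$-orbits.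

**Notation.** For $g\in S$ put $n_g=g'g^{-1}$. Since $\pi(n_g)=1$, we have $n_g\in N$ and $g'=n_gg$. Let $\alpha_g=\mathrm{Ad}(g)$ on $N$ and on $C_r^*(N)$.

## 8. The trivial projections of $S$ and $S'$ are equivalent

Let $A=C_r^*(G)$. In $\mathbb C[S]$ put
$$e=\tfrac16\sum_{g\in S}g,\quad p=\tfrac{1+s}2,\quad q=p-e,\quad e_\omega=\tfrac13(1+\bar\omega r+\omega r^2),\quad\omega=e^{2\pi i/3},$$
and let $e',p',q',e'_\omega$ be the corresponding elements of $\mathbb C[S']$. Since $r'=r$ in $G$, $e'_\omega=e_\omega$. Since $ysy^{-1}=s'$, $yp\,y^*=p'$. As $se=e$, we have $e\le p$ and $q$ is a projection. Also $re_\omega=\omega e_\omega$, so $e_\omega$ is the projection onto the $\omega$-eigenspace of $r$.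

The aim of this section is $e\sim e'$ in $A$. The reason to expect it is an identity between induced representations of $S$. If $V$ is the two-dimensional irreducible representation, then $\mathbb C[S]p\cong\mathbf 1\oplus V$ is induced from $\langle s\rangle$ and $\mathbb C[S]e_\omega\cong V$ is induced from $\langle r\rangle$. So "$e=p-e_\omega$" on the level of classes. Since $p\sim p'$ through $y$ and $e_\omega=e_\omega'$, we want to subtract. Subtraction of equivalent projections is not allowed in a general $C^*$-algebra. In $B(\ell^2\mathbb N)$ we have $1=e_0+(1-e_0)$, $1=0+1$ and $1-e_0\sim1$, but $e_0\not\sim0$. This is the point where the naive argument stops, and Lemma 2 is what gets past it.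

**Step 1: $q\sim e_\omega$ in $\mathbb C[S]$.** We have $\mathbb C[S]\cong\mathbb C\oplus\mathbb C\oplus M_2(\mathbb C)$ through the trivial representation, the sign and $V$. In the trivial representation $p=e=1$; in the sign both are $0$; in $V$, $p$ has rank one and $e=0$. So $q$ is a rank-one projection in the summand $M_2(\mathbb C)$. In both one-dimensional representations $r=1$, so $e_\omega=\frac13(1+\bar\omega+\omega)=0$; in $V$, $r$ has eigenvalues $\omega,\bar\omega$ and $e_\omega$ has rank one. Hence there is $w\in\mathbb C[S]$ with $w^*w=q$ and $ww^*=e_\omega$. Explicitly, realize $V$ by $r=\begin{pmatrix}\omega&0\\0&\bar\omega\end{pmatrix}$ and $s=\begin{pmatrix}0&1\\1&0\end{pmatrix}$. Then $q=\frac12\begin{pmatrix}1&1\\1&1\end{pmatrix}$ and $e_\omega=\begin{pmatrix}1&0\\0&0\end{pmatrix}$, so $qe_\omega q=\frac12q$ and $e_\omega qe_\omega=\frac12e_\omega$, and $w=\sqrt2\,e_\omega q$ works.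

**Step 2: transport to $S'$.** The copy $w'\in\mathbb C[S']$ satisfies $w'^*w'=q'$ and $w'w'^*=e'_\omega=e_\omega$. Put $v_0=y^*w'^*w$. Then
$$v_0^*v_0=w^*w'w'^*w=w^*e_\omega w=q,\qquad v_0v_0^*=y^*w'^*e_\omega w'y=y^*q'y=:q''.$$
Moreover $q''\le y^*p'y=p$. Put $e''=p-q''=y^*(p'-q')y=y^*e'y$. So $p=e+q=e''+q''$ with $q\sim q''$.

**Step 3: subtraction.** Let $x=v_0+(1-p)$. Since $v_0=q''v_0$ and $q''\le p$, $(1-p)v_0=0$. Since $v_0=v_0q$ and $q\le p$, $v_0(1-p)=0$. Hence
$$x^*x=q+(1-p)=1-e,\qquad xx^*=q''+(1-p)=1-e''.$$
By (DHR), $A$ has stable rank one, and Lemma 2 gives $e\sim e''$. Finally $m=e'y$ satisfies $m^*m=y^*e'y=e''$ and $mm^*=e'$, so $e''\sim e'$. We conclude: there is $v\in A$ with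
$$v^*v=e,\qquad vv^*=e'.\tag{4}$$

## 9. An intertwining unitary in $C_r^*(N)$

**Proposition 5.** There is a unitary $f\in C_r^*(N)$ with
$$f=\lambda_{n_g}\alpha_g(f)\qquad(g\in S);\tag{5}$$
equivalently, $f\lambda_gf^*=\lambda_{g'}$ for all $g\in S$ in $C_r^*(G)$.

The two formulations agree for unitary $f$, because $\lambda_{g'}f=\lambda_{n_g}\lambda_gf=\lambda_{n_g}\alpha_g(f)\lambda_g$. So (5) says exactly that $\lambda_{g'}f=f\lambda_g$. The proof rewrites the partial isometry $v$ of (4) as $fe$ with $f\in C_r^*(N)$ and reads everything off.

*Proof.* Let $E=E_N$.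

**Step 1: $v=fe$.** Every $a\in A$ satisfies $a=\sum_{g\in S}E(a\lambda_g^*)\lambda_g$. This holds on $\mathbb C[G]$, because each element of $G$ is uniquely $ng$ with $n\in N$, $g\in S$; it extends to $A$ because the sum is finite and each term is continuous in $a$. Since $\lambda_ge=e$,
$$v=ve=\sum_{g\in S}E(v\lambda_g^*)\lambda_ge=fe,\qquad f=\sum_{g\in S}E(v\lambda_g^*)\in C_r^*(N).$$

**Step 2: $b\mapsto be$ and $b\mapsto e'b$ are injective on $C_r^*(N)$.** As $N\cap S=1$, $E(e)=\frac16$, so $E(be)=b/6$. Also
$$e'b=\tfrac16\sum_{g\in S}\lambda_{n_g}\lambda_gb=\tfrac16\sum_{g\in S}\lambda_{n_g}\alpha_g(b)\lambda_g,$$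
and $E$ kills all terms with $g\ne1$, so $E(e'b)=b/6$.

**Step 3: the relation (5).** Since $v=e'v$ and $\lambda_{g'}e'=e'$, we have $\lambda_{g'}v=v$. Thus
$$fe=\lambda_{n_g}\lambda_gfe=\lambda_{n_g}\alpha_g(f)\lambda_ge=\lambda_{n_g}\alpha_g(f)e,$$
and Step 2 gives (5), that is, $f\lambda_g=\lambda_{g'}f$.

**Step 4: $f$ is unitary.** By Step 3, $\lambda_g^*f^*f\lambda_g=(\lambda_{g'}f)^*(\lambda_{g'}f)=f^*f$, so $f^*f$ commutes with every $\lambda_g$, $g\in S$, hence with $e$. Averaging $f\lambda_g=\lambda_{g'}f$ over $S$ gives $fe=e'f$. Now $e=v^*v=ef^*fe=f^*fe$, and injectivity of $b\mapsto be$ gives $f^*f=1$. Similarly $e'=vv^*=fef^*=e'ff^*$, and injectivity of $b\mapsto e'b$ gives $ff^*=1$. $\square$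

## 10. Fibering over a congruence subgroup

We now replace $S$ by a torsion-free group $C$ that maps onto it. The group $C$ is chosen to have FA, because this is what will let us recognize its copies.

**Step 1: the group $C$.** Fix $n\ge3$ (for Theorem 1, $n=3$). Let $P\le SL_n(\mathbb F_2)$ be the group of permutation matrices permuting the first three coordinates; the determinants are $1$ in $\mathbb F_2$, and $P\cong S$. Put
$$C=\{a\in SL_n(\mathbb Z):a\equiv1\bmod3,\ a\bmod2\in P\}.$$
By Minkowski's theorem $C$ is torsion-free. It contains the kernel of reduction mod $6$, so it has finite index in $SL_n(\mathbb Z)$. By the theorems of Kazhdan and Watatani, $C$ has (T), hence FA.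

**Step 2: $C$ maps onto $S$.** Reduction mod $2$ gives a homomorphism $\sigma:C\to P\cong S$. It is surjective. Indeed $SL_n(\mathbb Z/6)=SL_n(\mathbb F_2)\times SL_n(\mathbb F_3)$, and both factors are generated by elementary matrices. By the Chinese remainder theorem a pair consisting of an elementary matrix in one factor and $1$ in the other is an elementary matrix over $\mathbb Z/6$. Elementary matrices lift to $\mathbb Z$, so $SL_n(\mathbb Z)\to SL_n(\mathbb Z/6)$ is surjective. A preimage of $(a,1)$ with $a\in P$ lies in $C$ and maps to $a$.

**Step 3: the fiber product.** Put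
$$H=\{(g,c)\in G\times C:\pi(g)=\sigma(c)\},\qquad\rho(c)=(\sigma(c),c),\qquad\rho'(c)=(\sigma(c)',c).$$
Then $\rho,\rho':C\to H$ are injective homomorphisms. $H$ is torsion-free: if $(g,c)$ has finite order, then so does $c$, so $c=1$ and $\pi(g)=1$; then $g\in N$ has finite order, and $g=1$.

**Step 4: the copies of $C$ are unitarily conjugate.** Identify $N$ with $N\times1\le H$, and let $f\in C_r^*(N)\subset C_r^*(H)$ be as in Proposition 5. It matters here that $f$ lies in $C_r^*(N)$: the group $S$ is no longer available in $H$. Since $g'=n_gg$, we have $\rho'(c)=(n_{\sigma(c)},1)\rho(c)$, and $\rho(c)$ acts on $N$ by conjugation by $\sigma(c)$. Using (5),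
$$f\lambda_{\rho(c)}f^*=f\,\alpha_{\sigma(c)}(f)^*\lambda_{\rho(c)}=\lambda_{n_{\sigma(c)}}\alpha_{\sigma(c)}(f)\alpha_{\sigma(c)}(f)^*\lambda_{\rho(c)}=\lambda_{n_{\sigma(c)}}\lambda_{\rho(c)}=\lambda_{\rho'(c)}\qquad(c\in C).\tag{6}$$
This agrees with Lemma 4: on the finite-index subgroup $\ker\sigma$ the maps $\rho$ and $\rho'$ coincide.

**Step 5: the two groups.** Define
$$\Gamma=\langle H,t\mid t\rho(c)t^{-1}=\rho(c),\ c\in C\rangle,\qquad\Lambda=\langle H,t\mid t\rho(c)t^{-1}=\rho'(c),\ c\in C\rangle.$$
Both are torsion-free, being HNN extensions of a torsion-free group. By (6) the hypothesis (2) of Proposition 3 holds with $K=\rho(C)$, $K'=\rho'(C)$ and $\theta=\rho'\circ\rho^{-1}$. Hence there is a trace-preserving $*$-isomorphism $C_r^*(\Lambda)\to C_r^*(\Gamma)$.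

## 11. FA subgroups distinguish $\Gamma$ from $\Lambda$

It remains to prove $\Gamma\not\cong\Lambda$. In $\Lambda$ the letter $t$ conjugates $\rho(C)$ to $\rho'(C)$; in $\Gamma$ nothing does. We express this difference by an isomorphism invariant. Note that FA depends only on the abstract group, so conjugates of FA subgroups are FA.

**(a) An FA subgroup $M\le H$ is conjugate in $H$ into $\rho(C)$ or $\rho'(C)$.** The projection $H\to G$ is surjective: given $g$, choose $c$ with $\sigma(c)=\pi(g)$. Let $H$ act on $Y$ through it, without inversions. Then $M$ fixes a vertex. Every vertex of $Y$ lies in the $G$-orbit, hence in the $H$-orbit, of $v$ or $v'$. So after conjugating in $H$, $M$ fixes $v$ or $v'$. The stabilizer of $v$ in $H$ is $\{(g,c):g\in S,\ \pi(g)=\sigma(c)\}$. Since $\pi(g)=g$ for $g\in S$, this is $\rho(C)$. Similarly $\pi(k')=k$ for $k\in S$ shows that the stabilizer of $v'$ is $\rho'(C)$.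

**(b) An FA subgroup of $\Gamma$ or $\Lambda$ is conjugate into $\rho(C)$ or $\rho'(C)$.** It fixes a vertex of the Bass–Serre tree of the HNN extension, so it is conjugate into $H$. Apply (a).

**(c) In $\Gamma$, neither of $\rho(C),\rho'(C)$ is conjugate into the other.** Suppose $\gamma\rho'(C)\gamma^{-1}\subset\rho(C)$. The map $\Gamma\to H$ that is the identity on $H$ and sends $t$ to $1$ is well defined, because the relations of $\Gamma$ become trivial. Apply it, and then the projection $H\to G$. As $\sigma$ is surjective, $\rho'(C)$ projects onto $S'$ and $\rho(C)$ onto $S$. So a conjugate of $S'$ in $G$ lies in $S$, contradicting Step 4 of Section 7. If $\gamma\rho(C)\gamma^{-1}\subset\rho'(C)$, the same argument puts a conjugate of $S$ into $S'$, which is excluded there too.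

**The invariant.** Consider the following property of a group: *there is an FA subgroup $M$ such that every FA subgroup is conjugate into $M$.*

The group $\Lambda$ has it, with $M=\rho(C)\cong C$: every FA subgroup is conjugate into $\rho(C)$ or $\rho'(C)$ by (b), and $\rho'(C)=t\rho(C)t^{-1}$.

The group $\Gamma$ does not have it. Suppose $M$ is such a subgroup. By (b), $M$ is conjugate into $\rho(C)$ or into $\rho'(C)$. Both $\rho(C)$ and $\rho'(C)$ have FA, so both are conjugate into $M$. Hence one of them is conjugate into the other, contradicting (c).

So $\Gamma\not\cong\Lambda$. With Step 5 of Section 10 this proves Theorem 1, and the answer to the question is no. $\blacksquare$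

(That $\Gamma$ and $\Lambda$ have finite classifying spaces, and hence are finitely presented, is shown in Step 5 of the next section.)

## 12. Free products of the groups $\Gamma_n$ and $\Lambda_n$

For Theorem 2 we let $n$ vary and use free products. For $n\ge3$ write $C_n,H_n,\rho_n,\rho_n',\Gamma_n,\Lambda_n$ for the objects of Section 10. Let $J\subset\{3,4,\dots\}$ be nonempty. (For $k=0$ in (i) one group suffices, for instance $\Gamma_3$, which is of type F by Step 5.) For $I\subset J$ put
$$\Delta_I=\mathop{*}_{n\in J}X_n,\qquad X_n=\Lambda_n\ (n\in I),\quad X_n=\Gamma_n\ (n\in J\setminus I).$$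
Each $\Delta_I$ is countable and torsion-free.

**Step 1: the algebras $C_r^*(\Delta_I)$, $I\subset J$, are all isomorphic.** This follows from the theorem of Voiculescu and Avitzur that $C_r^*(*_iG_i)$ is the reduced free product of the $(C_r^*(G_i),\tau)$, since $(C_r^*(\Lambda_n),\tau)\cong(C_r^*(\Gamma_n),\tau)$. It can also be seen directly from Lemma 1, as follows. We show $C_r^*(\Delta_I)\cong C_r^*(\Delta_\emptyset)$, where $\Delta_\emptyset=*_{n\in J}\Gamma_n$. For $n\in I$ let $\Phi_n:\Lambda_n\to U(C_r^*(\Gamma_n))$ be the restriction of the trace-preserving isomorphism; for $n\in J\setminus I$ let $\Phi_n=\lambda$ on $\Gamma_n$. Together they define a homomorphism $\Phi:\Delta_I\to U(C_r^*(\Delta_\emptyset))$. Let $1\ne x=x_1\cdots x_m$ with $m\ge1$, $1\ne x_j\in X_{n_j}$ and $n_j\ne n_{j+1}$. Then $a_j=\Phi(x_j)\in C_r^*(\Gamma_{n_j})$ has trace $0$. Approximate $a_j$ by $b_j\in\mathbb C[\Gamma_{n_j}]$ and replace $b_j$ by $b_j-\tau(b_j)1$, which is supported off $1$ and still close to $a_j$. The product $b_1\cdots b_m$ is a linear combination of nonempty reduced words of the free product $\Delta_\emptyset$,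 so it has trace $0$. In the limit $\tau(\Phi(x))=0$. By Lemma 1, $C_r^*(\Delta_I)$ is isomorphic to the $C^*$-algebra generated by $\Phi(\Delta_I)$. It contains the $C^*$-algebra generated by $\Phi_n(X_n)$, which is $C_r^*(\Gamma_n)$, for every $n\in J$. So it is all of $C_r^*(\Delta_\emptyset)$.

**Step 2: a preorder on FA subgroups.** For FA subgroups $M,M'$ of $\Delta_I$ write $M\preceq M'$ if $M$ is conjugate into $M'$, and call $M,M'$ equivalent if $M\preceq M'\preceq M$. Let
$$\mathcal L_I=\{\rho_n(C_n):n\in J\}\cup\{\rho_n'(C_n):n\in J\setminus I\}.$$

*Every FA subgroup is $\preceq$ a member of $\mathcal L_I$.* Acting on the Bass–Serre tree of the free product, it is conjugate into some $X_n$. By (b) it is then conjugate into $\rho_n(C_n)$ or $\rho'_n(C_n)$; and if $n\in I$, then $\rho_n'(C_n)=t\rho_n(C_n)t^{-1}$ with $t$ the stable letter of $\Lambda_n$.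

*Distinct members of $\mathcal L_I$ are incomparable.* Suppose $1\ne Q\le X_n$ and $\gamma Q\gamma^{-1}\le X_m$ with $m\ne n$. The retraction $\Delta_I\to X_n$ that kills the other factors maps $\gamma Q\gamma^{-1}$ onto a conjugate of $Q$, and also to $1$, a contradiction. So members with different indices are incomparable. For one index $n\in J\setminus I$, if one of $\rho_n(C_n),\rho_n'(C_n)$ were conjugate into the other in $\Delta_I$, then applying the retraction onto $X_n=\Gamma_n$ would contradict (c).

**Step 3: maximal classes.** We show that $\mathcal L_I$ is a set of representatives of the maximal equivalence classes. Let $L\in\mathcal L_I$ and $L\preceq M$. By Step 2, $M\preceq L'$ for some $L'\in\mathcal L_I$, so $L\preceq L'$ and $L=L'$, which gives $M\preceq L$. So $L$ is maximal. Conversely, a maximal $M$ is $\preceq$ some $L\in\mathcal L_I$, hence equivalent to it. Distinct members are not equivalent.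

**Step 4: the groups $\Delta_I$ are pairwise non-isomorphic.** Equivalent subgroups embed in each other, so $\mathrm{cd}$ is constant on equivalence classes. An isomorphism $\Delta_I\to\Delta_{I'}$ maps FA subgroups to FA subgroups and respects $\preceq$ and $\mathrm{cd}$. So for each $n\in J$ the number of maximal classes with $\mathrm{cd}=n(n-1)/2$ is the same for $\Delta_I$ and $\Delta_{I'}$. By Borel–Serre, $\mathrm{cd}\,C_m=m(m-1)/2$, which is strictly increasing in $m\ge3$. By Step 3 the number for $\Delta_I$ is therefore the number of members of $\mathcal L_I$ with index $n$: it is $1$ if $n\in I$ and $2$ if $n\notin I$. Hence $I=I'$.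

**Step 5: part (i).** Take $|J|=k$. We check that $\Delta_I$ is of type F. The group $H_n$ acts on $Y$ through the surjection onto $G$, so the quotient is the finite graph of Section 7. The vertex stabilizers are conjugates of $\rho_n(C_n)$ and $\rho'_n(C_n)$, so they are isomorphic to $C_n$. An edge stabilizer in $H_n$ is $\{(g,c):g\in G_\epsilon,\ \pi(g)=\sigma(c)\}$ with $G_\epsilon\le G$ the finite stabilizer of the edge in $G$. Since $\pi$ is injective on $G_\epsilon$, it is isomorphic to $\sigma^{-1}(\pi(G_\epsilon))$, a finite-index subgroup of $C_n$. All these groups are torsion-free of finite index in $SL_n(\mathbb Z)$, up to isomorphism, so they are of type F by Borel–Serre. The fundamental group of a finite graph of groups with vertex and edge groups of type F is of type F: glue finite classifying spaces of the vertex groups along cylinders over finite classifying spaces of the edge groups. Hence $H_n$ is of type F. Then $\Gamma_n$ and $\Lambda_n$, HNN extensions of $H_n$ over $C_n$, are of type F, and so are the finite free products $\Delta_I$. In particular the groups of Theorem 1 have finite classifying spaces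 and are finitely presented. As $I$ runs over the subsets of $J$, we get $2^k$ groups, which proves (i).

**Step 6: part (ii).** Take $J$ infinite. It has $2^{\aleph_0}$ subsets $I$, and they give $2^{\aleph_0}$ pairwise non-isomorphic countable torsion-free groups with isomorphic reduced $C^*$-algebras. For optimality, let $C_r^*(\Gamma)$ be separable. For $g\ne h$, $\|\lambda_g-\lambda_h\|\ge\|\delta_g-\delta_h\|=\sqrt2$, so $\Gamma$ is countable. A countable group is given up to isomorphism by a multiplication on a set that is finite or equal to $\mathbb N$, and there are only $2^{\aleph_0}$ such multiplications. So no more than $2^{\aleph_0}$ isomorphism classes of groups can share a separable $C_r^*$. $\blacksquare$
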